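# Splitting a Brauer class over $F$ by an extension that comes from $K$

## 1. Looking for $C$ inside a Galois closure: Hall subgroups, and $\mathrm{SL}_2(\mathbb F_5)$

Let $K$ be a field with a fixed separable closure $K^s$, and let $F/K$ be a finite Galois extension inside $K^s$. Let $A$ be a central simple $F$-algebra such that $A^{\otimes n}$ is split, that is, isomorphic to a matrix algebra over $F$. Brauer's theorem (Gille–Szamuely, *Central simple algebras and Galois cohomology*, 2nd ed., Theorem 2.8.7) says that $A$ is split by a finite separable extension $L/F$ whose degree divides a power of $n$. We ask for more: can $L$ be taken of the form $CF$, where $C/K$ is finite separable and $[C:K]$ already divides a power of $n$? The algebra lives over $F$, but the field that splits it should be produced over $K$.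

The first guess is yes, and it comes with a plan: take Brauer's field $L$, let $N$ be the Galois closure of $L/K$, and find $C$ among the subfields of $N$ by group theory in $\mathrm{Gal}(N/K)$. We test this guess. The answer will survive; the plan will not.

We use the following standard facts. The class $[A]\in\mathrm{Br}(F)$ is zero if and only if $A$ is split. The period $\mathrm{per}(A)$ is the order of $[A]$. The index $\mathrm{ind}(A)$ is the degree of the division algebra $D$ in the class of $A$. The period divides the index, and both have the same prime divisors. If a finite extension $F'/F$ splits $A$, then $\mathrm{ind}(A)$ divides $[F':F]$. We write $X[p]$ for the $p$-torsion and $X\{p\}$ for the $p$-primary torsion of an abelian group $X$. These facts give a tool that we use repeatedly: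

**(R)** If $\alpha\in\mathrm{Br}(F)\{p\}$ becomes zero over a finite extension of $F$ of degree prime to $p$, then $\alpha=0$.

Indeed the index of $\alpha$ is a power of $p$ and divides a number prime to $p$.

*First test.* If $F=K$, the claim is Brauer's theorem.

*Second test.* If $[F:K]$ divides a power of $n$, take $C=L$. Then $CF=L$, and $[C:K]=[L:F][F:K]$ divides a power of $n$.

*Third test, with a class that does not come from $K$.* Let $K=\mathbb Q$, $F=\mathbb Q(i)$, $n=3$. The prime $5=(2+i)(2-i)$ splits in $F$. Let $\alpha\in\mathrm{Br}(F)$ have local invariants $\tfrac13$ and $-\tfrac13$ at the two primes over $5$, and $0$ elsewhere. A class restricted from $\mathbb Q$ has equal invariants at the two primes, because both completions are $\mathbb Q_5$; so $\alpha$ is not restricted from $\mathbb Q$. Take $C=\mathbb Q(\sqrt[3]5)$. At each prime over $5$ the extension $CF/F$ becomes $\mathbb Q_5(\sqrt[3]5)/\mathbb Q_5$, of degree $3$. This multiplies the invariants by $3$ and kills them. By the Albert–Brauer–Hasse–Noether theorem $CF$ splits $\alpha$.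

*Fourth test: solvable groups.* Let $n$ be a power of a prime $p$, let $L$ be Brauer's field and $N$ the Galois closure of $L/K$, and suppose that $G=\mathrm{Gal}(N/K)$ is solvable. By Hall's theorem $G$ has a subgroup $H$ of order prime to $p$ and of $p$-power index. Put $C=N^H$, so that $[C:K]=[G:H]$ is a power of $p$. The group $\mathrm{Gal}(N/CF)=H\cap\mathrm{Gal}(N/F)$ has order prime to $p$, and $N\supset L$ splits $A$. By (R), already $CF$ splits $A$. So the plan works for solvable $G$.

*Fifth test: the plan breaks.* Let $G=\mathrm{SL}_2(\mathbb F_5)$, of order $120$, with center $Z=\{\pm1\}$ and $G/Z\cong A_5$. Let $G$ permute the variables of $N_0=\mathbb Q(x_g:g\in G)$, and put $K_0=N_0^G$, $F_0=N_0^Z$. Adjoin a variable: $K=K_0(t)$, $F=F_0(t)$, $N=N_0(t)$. Then $\mathrm{Gal}(N/K)=G$, $F/K$ is Galois with group $A_5$, and $N=F(\sqrt a)$ with $a\in F_0^*$ not a square. Let $A$ be the quaternion algebra $(a,t)$ over $F$, and $n=2$.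

The algebra $A$ is not split over $F$. Otherwise there are polynomials $x,y,z\in F_0[t]$, not all divisible by $t$, with $tz^2=x^2-ay^2$. At $t=0$ this gives $x(0)^2=a\,y(0)^2$, so $x(0)=y(0)=0$ because $a$ is not a square. Then $t^2\mid tz^2$, so $t\mid z$, a contradiction.

The field $L=N$ splits $A$, and it is Galois over $K$. Let $K\subset C\subset N$ with $[C:K]$ a power of $2$, and let $H=\mathrm{Gal}(N/C)$. The image of $H$ in $A_5$ has index dividing $4$, since the $2$-part of $60$ is $4$. A proper subgroup of index $2$ or $4$ would give a nontrivial, hence injective, homomorphism from the simple group $A_5$ to $S_2$ or $S_4$, which is impossible as $60>24$. So $HZ=G$, and $H$ has order $60$ or $120$. If the order is $60$, then $H$ contains an element of order $2$. But an element $g$ of $\mathrm{SL}_2(\mathbb F_5)$ with $g^2=1$ is diagonalizable with eigenvalues $\pm1$ and determinant $1$, so $g=\pm1$. Hence $-1\in H$ and $H=HZ=G$, a contradiction. So $H=G$ and $C=K$, and $CF=F$ does not split $A$.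

No subfield $C$ of $N$ works. Of course $C=K(\sqrt t)$ works here, but it has nothing to do with $N$. The obstruction is clear: the subgroup $Z$ of the group $G$ is invisible to subgroups of $2$-power index. Now imagine a field over which all $p$-extensions of $F$ have this nature, so that no slot such as $t$ comes from below. One is then tempted to guess no. The answer is nevertheless yes.

**Theorem 1.** *Let $K$ be a field, $F/K$ a finite Galois extension in $K^s$, $n>0$, and $A$ a central simple $F$-algebra with $A^{\otimes n}$ split. Then there is a finite separable $C/K$ in $K^s$, of degree dividing $n^r$ for some $r\ge0$, such that $CF$ splits $A$.*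

So the statement asked for holds over every field, and in particular over every field of characteristic $0$. We use the axiom of choice freely.

## 2. $p$-closed fields, and Theorem 1 as a vanishing statement

We go up from $K$ by $p$-power degrees until nothing more can be gained, and ask whether the class has died.

**Definition ($p$-closed).** For a prime $p$, a field $E$ is *$p$-closed* if it has no finite separable extension of degree $p^r$ with $r\ge1$.

For example, $\mathbb R$ is $p$-closed for every odd $p$ and is not $2$-closed. A finite field is never $p$-closed.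

**Theorem 2.** *If $E$ is $p$-closed, then $\mathrm{Br}(L)\{p\}=0$ for every finite separable $L/E$.*

**Proof that Theorem 2 implies Theorem 1.**

**Step 1: reduce to one prime.** Since $n[A]=0$, we can write $[A]=\sum_{p\mid n}\alpha_p$ with $\alpha_p\in\mathrm{Br}(F)\{p\}$. Suppose that for each prime $p\mid n$ we have a finite separable $C_p/K$ in $K^s$ of $p$-power degree with $\alpha_p|_{C_pF}=0$. Let $C$ be the compositum of the $C_p$. Its degree is divisible by each $[C_p:K]$ and is at most their product. These numbers are pairwise coprime, so $[C:K]=\prod_p[C_p:K]$, which divides some $n^r$. And $CF$ splits $A$. Fix $p$ from now on.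

**Step 2: construct a $p$-closed field above $K$.** Consider the fields $K\subset E\subset K^s$ such that every finite subextension of $E/K$ is contained in a finite subextension of $E/K$ of $p$-power degree over $K$. The field $K$ is one of them. The union of a chain of such fields is again one, since a finite subextension of the union lies in a member of the chain. By Zorn's lemma there is a maximal such $E$.

**Step 3: $E$ is $p$-closed.** Suppose that $E'=E(\theta)\subset K^s$ has degree $p^r>1$ over $E$, and let $g$ be the minimal polynomial of $\theta$ over $E$. Any finite subset of $E$, together with the coefficients of $g$, lies in a finite subextension of $E/K$, hence in a finite subextension $E_2$ of $p$-power degree over $K$. As $g$ is irreducible over $E$, it is irreducible over $E_2$, so $[E_2(\theta):K]=p^r[E_2:K]$ is a power of $p$. The elements of $E'$ are polynomials in $\theta$ with coefficients in $E$. So every finite subextension of $E'/K$ lies in some $E_2(\theta)$ of this kind. Thus $E'$ belongs to our class, contradicting maximality.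

**Step 4: descend to a finite level.** The extension $EF/E$ is finite separable, so $\alpha_p|_{EF}=0$ by Theorem 2. A splitting of an algebra over $EF$ involves only finitely many elements of $EF$; in other words $\mathrm{Br}(EF)=\varinjlim\mathrm{Br}(E_2F)$ over the finite $E_2\subset E$ of $p$-power degree over $K$. So $\alpha_p|_{E_2F}=0$ for some $E_2$, and we take $C_p=E_2$. $\square$

Theorem 2 would be trivial if finite extensions of a $p$-closed field had no $p$-extensions. They may well have some. Let $M/K$ be Galois with group $A_5$, let $p=2$, and let $E$ be as in Step 2. Then $E\cap M$ has $2$-power degree over $K$. By the fifth test $A_5$ has no proper subgroup of $2$-power index, so $E\cap M=K$ and $\mathrm{Gal}(ME/E)=A_5$. The fixed field $L$ of a Klein four-group has degree $15$ over the $2$-closed field $E$, and $ME/L$ is biquadratic. So there are nontrivial square classes $a,b\in L^*$, and Theorem 2 claims that all the quaternion algebras $(a,b)$ over $L$ are split.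

## 3. Few generators, hence few $p$-extensions

The obstruction found in Section 1, namely $p$-groups that no subgroup of $p$-power index can see, also has a good side: it makes such groups small. Let $E$ be $p$-closed.

**Lemma 5.** *Let $M/E$ be finite Galois with group $\Gamma$, and $N/M$ a finite elementary abelian $p$-extension with $N/E$ Galois, $V=\mathrm{Gal}(N/M)$. Then $\dim_{\mathbb F_p}V\le|\Gamma|^2$.*

**Proof.** Put $G=\mathrm{Gal}(N/E)$, so $V$ is normal in $G$ and $G/V=\Gamma$. If $H\le G$ and $HV=G$, the fixed field of $H$ has degree $[G:H]=[V:V\cap H]$ over $E$. This is a power of $p$, so it is $1$ and $H=G$. Apply this to the subgroup $H$ generated by one lift of each element of $\Gamma$: it satisfies $HV=G$, so $G$ is generated by $|\Gamma|$ elements. By Schreier's theorem the subgroup $V$, of index $|\Gamma|$, is generated by at most $1+|\Gamma|(|\Gamma|-1)\le|\Gamma|^2$ elements. $\square$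

**Lemma 6.** *Let $L/E$ be finite separable. If $\operatorname{char}E\ne p$ and $\mu_p\subset L$, then $L^*/L^{*p}$ is finite. If $\operatorname{char}E=p$ and $\wp(x)=x^p-x$, then $L/\wp(L)$ is finite.*

**Proof.** We first treat a Galois extension, then descend.

**Step 1: $L=M$ Galois over $E$ with group $\Gamma$.** Let $\operatorname{char}E\ne p$, $\mu_p\subset M$. The group $M^*/M^{*p}$ has exponent $p$, so every finite subgroup lies in a finite $\Gamma$-stable subgroup $U$: take the subgroup generated by the $\Gamma$-orbits of its elements. Let $N=M(U^{1/p})$ be the field obtained by adjoining all $p$-th roots of the elements of $M^*$ representing classes in $U$. It is separable, and an $E$-embedding $\sigma$ of $N$ into $E^s$ sends a $p$-th root of $x$ to a $p$-th root of $\sigma(x)$, whose class is again in $U$. So $N/E$ is Galois. By Kummer theory $N/M$ is elementary abelian with $|\mathrm{Gal}(N/M)|=|U|$. By Lemma 5, $|U|\le p^{|\Gamma|^2}$. Thus the finite subgroups of $M^*/M^{*p}$ have bounded order, and this group of exponent $p$ is finite. In characteristic $p$ the same argument applies to $M/\wp(M)$,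 $N=M(\wp^{-1}(U))$ and Artin–Schreier theory.

**Step 2: general $L$.** Let $M$ be the Galois closure of $L/E$. By Step 1 it suffices that the kernel of $L^*/L^{*p}\to M^*/M^{*p}$ is finite. If $a\in L^*$ and $a=b^p$ with $b\in M^*$, then $\sigma\mapsto\sigma(b)/b$ is a homomorphism $\mathrm{Gal}(M/L)\to\mu_p$, independent of the choice of $b$ since $\mu_p\subset L$. If it is trivial, then $b\in L$. So the kernel embeds in the finite group $\mathrm{Hom}(\mathrm{Gal}(M/L),\mu_p)$. In characteristic $p$ use $a=\wp(b)$ and $\sigma\mapsto\sigma(b)-b\in\mathbb F_p$. $\square$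

This turns Theorem 2 into two statements about fields with finitely many $p$-extensions.

**Theorem 3.** *Let $p$ be a prime, $K$ a field with $\operatorname{char}K\ne p$ and $K^*=K^{*p}$. Let $F/K$ be a finite extension with $\mu_p\subset F$ and $F^*/F^{*p}$ finite. Then $\mathrm{Br}(F)[p]=0$.*

**Proposition 7.** *Let $L$ be an infinite field of characteristic $p$ with $L/\wp(L)$ finite. Then $\mathrm{Br}(L)[p]=0$.*

**Proof that Theorem 3 and Proposition 7 imply Theorem 2.** Note that $\mathrm{Br}(L)[p]=0$ gives $\mathrm{Br}(L)\{p\}=0$.

Let $\operatorname{char}E\ne p$ and $L'=L(\mu_p)$, so $[L':L]$ divides $p-1$. By Lemma 6, $L'^*/L'^{*p}$ is finite. Also $E^*=E^{*p}$: if $a\in E^*\setminus E^{*p}$, the polynomial $x^p-a$ is irreducible and separable, which would give an extension of degree $p$. Theorem 3 for $L'/E$ gives $\mathrm{Br}(L')[p]=0$. By (R), $\mathrm{Br}(L)[p]=0$.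

Let $\operatorname{char}E=p$. By Lemma 6, $L/\wp(L)$ is finite. And $L$ is infinite, because $E$ is: a finite field has an extension of degree $p$. Proposition 7 applies. $\square$

## 4. Characteristic $p$: the kernel of the symbol is a field

We prove Proposition 7. By Teichmüller's theorem (Gille–Szamuely, Ch. 9), $\mathrm{Br}(L)[p]$ is generated by the classes $[a,b)$ of cyclic algebras, with $a\in L$, $b\in L^*$. These are additive in $a$, multiplicative in $b$, and zero for $a\in\wp(L)$. For $a\notin\wp(L)$ and $u^p-u=a$, we have $[a,b)=0$ if and only if $b$ is a norm from $L(u)$. In particular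
$$[a,a)=0\qquad(a\ne0).\tag{1}$$
Indeed, for $a\notin\wp(L)$ the minimal polynomial of $u$ is $X^p-X-a$, so $N_{L(u)/L}(u)=(-1)^p(-a)=a$ in characteristic $p$.

Suppose $\mathrm{Br}(L)[p]\ne0$. It is an $\mathbb F_p$-vector space, so there is a nonzero homomorphism $\varphi:\mathrm{Br}(L)[p]\to\mathbb F_p$.

**Step 1: a subgroup $D$ of finite index.** The map $b\mapsto\varphi([\,\cdot\,,b))$ is a homomorphism from $L^*$ to the finite group $\mathrm{Hom}(L/\wp(L),\mathbb F_p)$. Let $D$ be its kernel. It has finite index, and it contains $L^{*p}\ni-1$, because the target has exponent $p$.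

**Step 2: $D\cup\{0\}$ is closed under addition.** For $t,x\in L^*$ the relation $[tx,tx)=0$ from (1) says $[tx,x)=-[tx,t)$. So for $b,c,b+c,t\in L^*$,
$$[t(b+c),b+c)=-[t(b+c),t)=-[tb,t)-[tc,t)=[tb,b)+[tc,c).$$
With $t=a/(b+c)$, $a\ne0$, this reads
$$[a,b+c)=\Big[\frac{ab}{b+c},b\Big)+\Big[\frac{ac}{b+c},c\Big).$$
If $b,c\in D$ and $b+c\ne0$, then $\varphi$ kills the right side for all $a$, so $b+c\in D$. Since $D$ is a group containing $-1$, the set $L_0=D\cup\{0\}$ is a subfield of $L$.

**Step 3: a subfield of finite multiplicative index is everything.** $L^*/L_0^*$ is finite and $L$ is infinite, so $L_0$ is infinite. Suppose $y\in L\setminus L_0$. If $t,t'\in L_0$ and $y+t=s(y+t')$ with $s\in L_0^*$, then $(1-s)y=st'-t\in L_0$, which forces $s=1$ and then $t=t'$. So the elements $y+t$, $t\in L_0$, lie in pairwise distinct cosets of $L_0^*$, contradicting finiteness. Hence $L_0=L$ and $D=L^*$. So $\varphi$ kills all symbols, and $\varphi=0$, a contradiction. $\square$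

## 5. Away from $p$: Steinberg data and V-topologies

It remains to prove Theorem 3. Try the same with the symbols $(a,b)$ attached to a primitive $p$-th root of unity: consider the kernel of $b\mapsto(\,\cdot\,,b)$ and ask whether it is additively closed. It is not, in general. Over $\mathbb Q_5$ with $p=2$ the Hilbert symbol is nondegenerate on the group $\mathbb Q_5^*/\mathbb Q_5^{*2}$ of order $4$, so the kernel consists of the squares; and $1+1=2$ is not a square. The step that fails is Step 2 of Section 4, which uses that the first slot is additive; $(a,b)$ is multiplicative in both slots. This example also shows that finiteness alone cannot give $\mathrm{Br}(F)[p]=0$.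

The kernel still has an additive feature in this example: it contains $1+5\mathbb Z_5$. The idea is that a finite symbol obeying the Steinberg relation produces a topology in which its kernel is open. In the situation of Theorem 3 the hypothesis $K^*=K^{*p}$ then makes the topology so special that the symbol has to vanish.

**Definition (Steinberg datum).** A Steinberg datum on a field $f$ consists of a finite abelian group $W\ne0$, a surjective homomorphism $w:f^*\to W$ with $w(-1)=0$, and a bilinear map $\cup:W\times W\to B$ into an abelian group, such that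

* (St) $w(a)\cup w(1-a)=0$ for $a\in f\setminus\{0,1\}$;
* (Alt) $x\cup x=0$ for all $x\in W$ (hence $x\cup y=-y\cup x$);
* (ND) if $x\cup W=0$, then $x=0$.

The datum is *irreducible* if there is no decomposition $W=W_1\oplus W_2$ with $W_1,W_2\ne0$ and $W_1\cup W_2=0$ such that $\mathrm{pr}_1\circ w$ satisfies (St) with respect to $\cup|_{W_1}$.

Since $w(-1)=0$, signs inside $w$ never matter. For $X\subset W$ put $X^\perp=\{y:y\cup X=0\}$. If $a,b,a+b\ne0$, apply (St) to $a/(a+b)$, noting $1-a/(a+b)=b/(a+b)$:
$$\big(w(a)-w(a+b)\big)\cup\big(w(b)-w(a+b)\big)=0.\tag{2}$$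
This is the form in which the symbol sees addition.

*Example A.* Let $f=\mathbb Q_5$, $W=\mathbb Q_5^*/\mathbb Q_5^{*2}$, and let $\cup$ be the Hilbert symbol written additively in $B=\mathbb Z/2$. Here $-1\equiv2^2$ modulo $5$ is a square, so $w(-1)=0$; the Hilbert symbol satisfies (St) and $(a,-a)=0$, hence (Alt), and it is nondegenerate. The datum is irreducible: in a decomposition as above both $W_i$ would be of order $2$, so $\cup$ would vanish on each by (Alt), and hence everywhere.

*Example B.* Let $f=\mathbb Q$, and let $w=(w_5,w_{13})$ map to $W=W_5\oplus W_{13}$, with $W_\ell=\mathbb Q_\ell^*/\mathbb Q_\ell^{*2}$ and the two Hilbert symbols as components of $\cup$ with values in $(\mathbb Z/2)^2$. As $-1\equiv 5^2$ modulo $13$, again $w(-1)=0$, and $w$ is onto by weak approximation. This is a Steinberg datum, and it is reducible, since $w_5$ alone satisfies (St).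

**Definition (V-topology).** Let $\mathcal N$ be a family of subsets of $f$ containing $0$ such that

* (V1) $\bigcap_{U\in\mathcal N}U=\{0\}$, $\{0\}\notin\mathcal N$, and for $U,U'\in\mathcal N$ there is $V\in\mathcal N$ with $V\subset U\cap U'$;
* (V2) for all $U$ there is $V$ with $V-V\subset U$;
* (V3) for all $U$ and $x,y\in f$ there is $V$ with $(x+V)(y+V)\subset xy+U$;
* (V4) for all $U$ and $x\in f^*$ there is $V$ with $0\notin x+V$ and $(x+V)^{-1}\subset x^{-1}+U$;
* (V5) for all $U$ there is $V$ such that $xy\in V$ implies $x\in U$ or $y\in U$.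

Then $\mathcal N$ is a base at $0$ of a field topology on $f$, called a V-topology.

On $\mathbb Q_5$ the sets $5^j\mathbb Z_5$ give a V-topology; for (V5), if $xy\in5^{2j}\mathbb Z_5$ then $x$ or $y$ is in $5^j\mathbb Z_5$. The topology on $\mathbb Q$ defined by closeness at $5$ and at $13$ simultaneously violates (V5): with $U=\{v_5\ge1,\ v_{13}\ge1\}$, the elements $x=5^M$ and $y=13^M$ are not in $U$, but $xy$ is as small as we like. Accordingly, in Example B the kernel of $w$ is open for no V-topology on $\mathbb Q$. Indeed by the next theorem and Ostrowski such a topology is archimedean or $\ell$-adic for one prime $\ell$; by weak approximation every neighborhood of $1$ contains non-squares of $\mathbb Q_5$ or of $\mathbb Q_{13}$. This is why irreducibility is needed.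

By a theorem of Kowalsky–Dürbaum and Fleischer (Engler–Prestel, *Valued Fields*, App. B, Thm. B.1), every V-topology is induced by an archimedean absolute value or by a nontrivial valuation. The central result is:

**Theorem 4.** *Let $f$ be an infinite field with an irreducible Steinberg datum. Then there is a V-topology on $f$ for which $\ker w$ is open in $f^*$.*

Its proof takes the next four sections.

## 6. An affine-invariant mean: adding a constant does not change $w$ almost everywhere

In Example A, $w(u+1)=w(u)$ as soon as $|u|>1$, because then $1+u^{-1}\in1+5\mathbb Z_5$. We have no absolute value yet, but we can say "for most $u$".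

**The measure.** The group $G=f\rtimes f^*$ of maps $u\mapsto au+b$ ($a\in f^*$, $b\in f$) is solvable, hence amenable as a discrete group: there is a finitely additive, left-invariant probability measure $\mu$ on all subsets of $G$. Put $m(X)=\mu\{g\in G:g(0)\in X\}$ for $X\subset f$. Since $\{h:h(0)\in gX\}=g\{h:h(0)\in X\}$, the finitely additive probability measure $m$ on all subsets of $f$ is invariant under all maps in $G$.

A point has infinitely many disjoint translates, so finite sets have measure $0$. The fibers of $w$ are permuted transitively by dilations, since $w(au)=w(a)+w(u)$ and $w$ is onto; so each fiber has measure $1/|W|$ and in particular is infinite. "A.e." means on a set of measure $1$; finite intersections of such sets have measure $1$. We integrate only functions that are defined a.e. and take finitely many values; the integral is a finite sum, and the Cauchy–Schwarz inequality holds, being that of a finite partition with weights. (In Example A, each ball $5^{-j}\mathbb Z_5$ has infinitely many disjoint translates, so $m$ gives it measure $0$: almost every $u$ is large.)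

**Lemma 8.** *For each $a\in f$, $w(u+a)=w(u)$ for a.e. $u\in f$.*

**Proof.** The case $a=0$ is trivial. For $a\ne0$ the set $\{u:w(u+a)=w(u)\}$ is $a$ times the set $\{v:w(v+1)=w(v)\}$. So we may take $a=1$.

**Step 1: set up the correlations of $w(u)$ and $w(u+1)$.** For characters $\chi,\psi:W\to\mathbb C^*$ put
$$J(\chi,\psi)=\int\chi(w(u))\,\psi(w(u+1))\,dm(u).$$
We show $J(\chi,\psi)=0$ whenever $\phi:=\chi\psi\ne1$.

**Step 2: average over many shifts.** Substituting $u=av$ gives, for $a\in f^*$,
$$\int\chi(w(u))\psi(w(u+a))\,dm(u)=\phi(w(a))\,J(\chi,\psi).$$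
So for distinct $a_1,\dots,a_N\in f^*$,
$$J(\chi,\psi)=\int\chi(w(u))\cdot\frac1N\sum_i\overline{\phi(w(a_i))}\,\psi(w(u+a_i))\,dm(u).$$

**Step 3: the cross terms are all equal.** For $i\ne j$ substitute $u=(a_i-a_j)v-a_j$. Then $u+a_i=(a_i-a_j)(v+1)$ and $u+a_j=(a_i-a_j)v$, so
$$\int\psi(w(u+a_i))\overline{\psi(w(u+a_j))}\,dm(u)=c:=\int\psi(w(v+1))\overline{\psi(w(v))}\,dm(v),$$
which does not depend on $i,j$. Exchanging $i$ and $j$ shows that $c$ is real; and $|c|\le1$.

**Step 4: Cauchy–Schwarz.** Since $|\chi|=1$,
$$|J(\chi,\psi)|^2\le\frac1{N^2}\sum_{i,j}\overline{\phi(w(a_i))}\phi(w(a_j))\int\psi(w(u+a_i))\overline{\psi(w(u+a_j))}\,dm(u)=\frac1N+\frac c{N^2}\Big(\Big|\sum_i\phi(w(a_i))\Big|^2-N\Big).$$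
The cosets of $\ker(\phi\circ w)$ in $f^*$ are infinite, and there is more than one. Choose equally many $a_i$ in each. Then $\sum_i\phi(w(a_i))=0$, so $|J(\chi,\psi)|^2\le2/N$ for arbitrarily large $N$. Hence $J(\chi,\psi)=0$.

**Step 5: translate back, and use the symbol.** Put $P(x,y)=m\{u:w(u)=x,\ w(u+1)=y\}$. Then $J(\chi,\psi)=\sum_{x,y}P(x,y)\chi(x)\psi(y)$. Fourier inversion on $W\times W$, with only the terms $\psi=\bar\chi$ surviving, gives
$$P(x,y)=|W|^{-2}\sum_\chi J(\chi,\bar\chi)\,\chi(y-x)=:\kappa(y-x).$$
Suppose $\kappa(z)>0$. Then for every $x\in W$ there is $u\ne0,-1$ with $w(u)=x$ and $w(u+1)=x+z$. (St) for $-u$ gives $x\cup(x+z)=0$, so $x\cup z=0$ by (Alt). As $x\in W$ was arbitrary, $z=0$ by (ND). So $P(x,y)=0$ for $x\ne y$, which means $w(u+1)=w(u)$ a.e. $\square$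

## 7. How an element of an elementary extension sees $w$

To turn "for most $u$" into a valuation we pass to an extension of $f$ that contains elements which behave like a generic $u$. Consider the structure consisting of the ring $f$ with a predicate for each fiber of $w$. Let $f^\star$ be an $|f|^+$-saturated elementary extension. We use two properties. First, a first-order statement with parameters in $f$ holds in $f$ if and only if it holds in $f^\star$. Second:

**(Sat)** *Let $\Sigma$ be a set of first-order conditions, with parameters in $f$, on finitely many unknowns. If every finite subset of $\Sigma$ has a solution in $f$, then $\Sigma$ has a solution in $f^\star$.*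

By the first property, $w$ extends to a homomorphism $w:f^{\star*}\to W$ which satisfies (St), and hence (2); for instance, for given $x,y\in W$ with $x\cup y\ne0$, "there is no $a$ with $w(a)=x$ and $w(1-a)=y$" is a first-order statement.

**Lemma 9.** *Let $\tau\in f^\star\setminus f$ and $r(c)=w(c+\tau)$ for $c\in f$. Then either $r$ is constant, or $r(c)=w(c)$ for a.e. $c\in f$.*

**Proof.** Put $R=r(f)$, choose $\rho_0\in R$, and let $W_1=\langle R-R\rangle$, $W_2=W_1^\perp$.

**Step 1: $W=W_1\oplus W_2$, and $r$ is known a.e.** Let $c\ne c'$ in $f$. Apply (2) to $c+\tau$ and $-(c'+\tau)$, with sum $c-c'$: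
$$\big(r(c)-w(c-c')\big)\cup\big(r(c')-w(c-c')\big)=0.$$
For each $\rho$ in the finite set $R$ choose $c'_\rho\in f$ with $r(c'_\rho)=\rho$. By Lemma 8, for a.e. $c$ we have $w(c-c'_\rho)=w(c)$ for all $\rho\in R$. Writing $x=w(c)$, $y=r(c)\in R$, we get
$$(y-x)\cup(\rho-x)=0\quad\text{for all }\rho\in R.$$
Taking differences over $\rho$ gives $y-x\in W_1^\perp=W_2$. Also $y-\rho_0\in W_1$. Hence $x-\rho_0=(y-\rho_0)-(y-x)\in W_1+W_2$. Every $x\in W$ occurs, because the fibers of $w$ have positive measure; so $W=W_1+W_2$. An element of $W_1\cap W_2$ is orthogonal to $W_2$ and to $W_1$, hence is $0$ by (ND). So $W=W_1\oplus W_2$ is an orthogonal decomposition, and the relations $y-x\in W_2$, $y-\rho_0\in W_1$ say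
$$r(c)=\mathrm{pr}_1w(c)+\mathrm{pr}_2\rho_0\quad\text{for a.e. }c\in f.\tag{3}$$

If $W_1=0$, then $r$ is constant. If $W_1=W$, then $W_2=0$ and $r(c)=w(c)$ a.e. by (3). It remains to exclude the mixed case, and this is what irreducibility is for.

**Step 2: the mixed case.** Suppose $W_1,W_2\ne0$, and let $u,u'\in f\setminus\{0,1\}$. Choose $C\in f^*$ such that (3) holds at $C$, at $Cu/u'$ and at $C(1-u)/(1-u')$; a.e. $C$ will do, by dilation invariance. Put
$$a=uC+u'\tau,\qquad b=(1-u)C+(1-u')\tau,\qquad a+b=C+\tau.$$
All three are nonzero, since $\tau\notin f$. As $a=u'(Cu/u'+\tau)$, we have $w(a)=w(u')+r(Cu/u')$, so by (3)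
$$w(a)=w(u')+\mathrm{pr}_1\big(w(C)+w(u)-w(u')\big)+\mathrm{pr}_2\rho_0,\qquad w(a+b)=\mathrm{pr}_1w(C)+\mathrm{pr}_2\rho_0.$$
Subtracting, and treating $b=(1-u')\big(C(1-u)/(1-u')+\tau\big)$ in the same way,
$$w(a)-w(a+b)=\mathrm{pr}_1w(u)+\mathrm{pr}_2w(u'),\qquad w(b)-w(a+b)=\mathrm{pr}_1w(1-u)+\mathrm{pr}_2w(1-u').$$
By (2) and orthogonality,
$$\mathrm{pr}_1w(u)\cup\mathrm{pr}_1w(1-u)+\mathrm{pr}_2w(u')\cup\mathrm{pr}_2w(1-u')=0.$$
Here $u$ and $u'$ are independent. By Lemma 8 there is $v\in f$, $v\ne0,-1$, with $w(v+1)=w(v)$; take $u'=-v$. Then $w(u')=w(v)=w(1-u')$, so the second term is $0$ by (Alt). Hence $\mathrm{pr}_1w(u)\cup\mathrm{pr}_1w(1-u)=0$ for all $u\in f\setminus\{0,1\}$. That is, $\mathrm{pr}_1\circ w$ satisfies (St), contradicting irreducibility. $\square$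

The mixed case does happen for reducible data: in Example B take $\tau$ that is $5$-adically bounded by an element of $\mathbb Q^*$ and $13$-adically larger than every element of $\mathbb Q$. Then the $5$-component of $r(c)$ is $w_5(c)$ for a.e. $c$, and the $13$-component is constant.

**Definition (infinitesimal, infinite, bounded).** Put
$$I=\{x\in f^\star:\ 1+cx\ne0,\ w(1+cx)=0\ \text{ for all }c\in f\},\qquad\mathrm{Inf}=\{x^{-1}:0\ne x\in I\},\qquad O=f^\star\setminus\mathrm{Inf}.$$

Multiplying $1+cx$ by $\tau=x^{-1}$, we see:
$$\tau\in\mathrm{Inf}\iff\tau\notin f\text{ and }w(c+\tau)=w(\tau)\text{ for all }c\in f.\tag{4}$$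
In Example A, an element $\tau$ larger than all elements of $\mathbb Q_5$ satisfies (4). If instead $|\tau|\le|c_0|$ with $c_0\in\mathbb Q_5^*$, then $w(c+\tau)=w(c)$ whenever $|c|>|c_0|$, so for a.e. $c$. This is the general picture:
$$\tau\in O\iff w(c+\tau)=w(c)\text{ for a.e. }c\in f.\tag{5}$$
To verify (5), let first $\tau\in f$. Then $\tau\notin\mathrm{Inf}$ by (4), and the right side holds by Lemma 8. Let $\tau\notin f$. If $r$ is constant, then $\tau\in\mathrm{Inf}$ by (4). If $r(c)=w(c)$ a.e., the right side holds. The two alternatives exclude each other, since $W\ne0$ and all fibers of $w$ have positive measure. By Lemma 9 one of them holds, and (5) follows.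

We record four consequences.

* (a) If $\tau\in O$, then $w(c+\tau)$ takes every value in $W$ as $c$ runs through $f\setminus\{-\tau\}$. This follows from (5), as all fibers have positive measure.
* (b) $\mathrm{Inf}\ne\emptyset$. By Lemma 8, any finitely many of the conditions $\tau+c\ne0$, $w(\tau+c)=w(\tau)$ ($c\in f$) have a common solution $\tau\in f$. By (Sat) all of them have a solution in $f^\star$; the conditions $\tau+c\neq0$ say $\tau\notin f$.
* (c) $f\subset O$.
* (d) $I$, $\mathrm{Inf}$ and $O$ are stable under multiplication by $f^*$, since $c$ runs through all of $f$ in the definition of $I$.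

## 8. The bounded elements form a valuation ring

**Lemma 10.** *$O$ is a valuation ring of $f^\star$ with maximal ideal $I$.*

**Proof.**

**Step 1: bounded plus infinite is infinite.** *If $\tau\in O$ and $\sigma\in\mathrm{Inf}$, then $s+\tau+\sigma\ne0$ and $w(s+\tau+\sigma)=w(\sigma)$ for all $s\in f$; in particular $\tau+\sigma\in\mathrm{Inf}$.*

If $s+\tau+\sigma=0$, then $c+\tau=-(\sigma+s-c)$, so $w(c+\tau)=w(\sigma+s-c)=w(\sigma)$ for all $c\in f$ by (4). This contradicts (a). So $s+\tau+\sigma\ne0$; put $q=w(s+\tau+\sigma)$ and $\rho=w(\sigma)$. For $c\in f$, $c\ne-\tau$, apply (2) to $c+\tau$ and $s-c+\sigma$. The latter is nonzero with $w(s-c+\sigma)=\rho$ by (4), and the sum is $s+\tau+\sigma$. So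
$$\big(w(c+\tau)-q\big)\cup(\rho-q)=0.$$
By (a), $w(c+\tau)$ takes all values in $W$. So $W\cup(\rho-q)=0$ and $\rho=q$ by (ND). Since $s+\tau+\sigma\ne0$ for all $s\in f$, we have $\tau+\sigma\notin f$, and $w(s+\tau+\sigma)=w(\sigma)=w(\tau+\sigma)$ for all $s$. By (4), $\tau+\sigma\in\mathrm{Inf}$.

**Step 2: $O$ is an additive group.** $0\in O$, and $-O=O$ by (d). If $\tau,\tau'\in O$ and $\tau+\tau'\in\mathrm{Inf}$, then $\tau'=(\tau+\tau')+(-\tau)\in\mathrm{Inf}$ by Step 1, a contradiction.

**Step 3: $OI\subset I$.** Let $0\ne x\in I$, $0\ne\tau\in O$, $c\in f^*$. By Step 1 with $c\tau\in O$, $\sigma=1/x\in\mathrm{Inf}$ and $s=0$, we have $c\tau+1/x\ne0$ and $w(c\tau+1/x)=w(1/x)$. Multiplying by $x$: $1+c\tau x\ne0$ and $w(1+c\tau x)=0$. For $c=0$ this is trivial. So $\tau x\in I$.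

**Step 4: $O$ is closed under multiplication.** If $\tau,\tau'\in O\setminus\{0\}$ and $\tau\tau'\in\mathrm{Inf}$, then $\frac1{\tau\tau'}\in I$, and $\frac1{\tau'}=\tau\cdot\frac1{\tau\tau'}\in I$ by Step 3. So $\tau'\in\mathrm{Inf}$, a contradiction.

**Step 5: $I\subset O$.** Otherwise there is $x\ne0$ with $x\in I$ and $1/x\in I$. For $c\in f^*$ we have $1+c/x=(c/x)(1+x/c)$, so
$$0=w(1+c/x)=w(c)-w(x)+w(1+x/c)=w(c)-w(x).$$
So $w$ is constant on $f^*$, contradicting $W\ne0$.

**Step 6: conclusion.** $O$ is a subring containing $1$. If $\tau\notin O$, then $\tau^{-1}\in I\subset O$; so $O$ is a valuation ring. A nonzero $\tau\in O$ is a nonunit if and only if $\tau^{-1}\in\mathrm{Inf}$, that is, $\tau\in I$. So $I$ is the maximal ideal. $\square$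

Note also $I\cap f=\{0\}$: for $0\ne x\in f$ the condition $1+cx\ne0$ fails at $c=-1/x$.

## 9. Bringing the topology back to $f$

We finish the proof of Theorem 4. For finite $T\subset f$ let
$$U_T=\{x\in f:1+cx\ne0,\ w(1+cx)=0\ \text{ for all }c\in T\},$$
and let $U_T^\star\subset f^\star$ be defined by the same formula. Then $U_T\cap U_{T'}=U_{T\cup T'}$ and $I=\bigcap_TU^\star_T$. We claim that $\mathcal N=\{U_T\}$ satisfies (V1)–(V5).

**Step 1: (V1).** $\bigcap_TU_T=I\cap f=\{0\}$. By (b) of Section 7, $I\ne\{0\}$, so $U_T^\star\supset I$ contains a nonzero element. Since $f^\star$ is an elementary extension of $f$, also $U_T\ne\{0\}$. The last condition in (V1) is $U_T\cap U_{T'}=U_{T\cup T'}$.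

**Step 2: what a failure of (V2)–(V5) would mean in $f^\star$.** Suppose one of these fails for some $U=U_S$ (and some $x,y\in f$ in (V3), some $x\in f^*$ in (V4)). Then for every $T$ there is a counterexample in $f$ for $V=U_T$. For instance, for (V2) there are $i,j\in U_T$ with $i-j\notin U_S$. Since $U_T\cap U_{T'}=U_{T\cup T'}$, any finitely many of the conditions "counterexample for $V=U_T$" have a common solution in $f$. They are first-order with parameters in $f$. By (Sat) there is one solution in $f^\star$ of all of them: a counterexample in $f^\star$ with $V$ replaced by $\bigcap_TU_T^\star=I$ and $U$ replaced by $U_S^\star\supset I$.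

**Step 3: there is no such counterexample.** We use that $O\supset f$ is a valuation ring with maximal ideal $I$ and $I\cap f=\{0\}$; so elements of $f^*$ are units of $O$.

* (V2): $I-I\subset I$.
* (V3): for $i,j\in I$, $(x+i)(y+j)-xy=xj+yi+ij\in I$.
* (V4): for $x\in f^*$ and $i\in I$, both $x$ and $x+i$ are units of $O$, and $(x+i)^{-1}-x^{-1}=-i/(x(x+i))\in I$.
* (V5): a counterexample would have $x,y\notin U_S^\star$, hence $x,y\notin I$, and $xy\in I$. Then $x,y\neq0$ and $x^{-1},y^{-1}\in O$, so $1=(xy)\,x^{-1}y^{-1}\in I$, which is absurd.

**Step 4: $\ker w$ is open.** By definition $1+U_{\{1\}}\subset\ker w$. A subgroup of $f^*$ containing a neighborhood of $1$ is open in $f^*$. This proves Theorem 4. $\square$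

## 10. Theorem 3: a minimal datum and a finest valuation

We now prove Theorem 3. Let $K,F$ be as there. Note $-1\in K^*=K^{*p}\subset F^{*p}$. Fix a primitive $p$-th root of unity $\zeta\in F$. For $a,b\in F^*$ let $(a,b)\in\mathrm{Br}(F)[p]$ be the class of the algebra with generators $x,y$ and relations $x^p=a$, $y^p=b$, $xy=\zeta yx$. It is bilinear on $F^*/F^{*p}$, with $(a,1-a)=0$ for $a\neq0,1$ and $(a,-a)=0$. If $a\notin F^{*p}$, then $(a,b)=0$ if and only if $b$ is a norm from $F(\sqrt[p]a)$. By the Merkurjev–Suslin theorem, these classes generate $\mathrm{Br}(F)[p]$.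

Suppose $\mathrm{Br}(F)[p]\ne0$.

**Step 1: an irreducible datum on $F$.** The pairing $(\ ,\ )$ on the finite group $F^*/F^{*p}$ is then nonzero. It satisfies (St), and it is alternating, since $(a,a)=(a,-a)+(a,-1)=0$ as $-1\in F^{*p}$. Dividing $F^*/F^{*p}$ by the radical of the pairing we obtain a Steinberg datum on $F$ with $w(F^{*p})=0$. Among all Steinberg data on $F$ with $w(F^{*p})=0$ choose one with $|W|$ minimal, and put $S=\ker w$. Then $pW=0$, since $w$ is onto. This datum is irreducible. Indeed a forbidden decomposition would give the smaller datum $(\mathrm{pr}_1\circ w,W_1,\cup|_{W_1})$: (St) is assumed, (Alt) is inherited, and (ND) holds because $x\in W_1$ and $x\cup W_1=0$ imply $x\cup W=0$.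

**Step 2: a finest valuation compatible with $w$.** Let $\mathcal V$ be the set of valuation rings $\mathcal O$ of $F$ with $1+\mathfrak m_{\mathcal O}\subset S$. It contains $F$, with maximal ideal $0$. Let $(\mathcal O_i)$ be a chain in $\mathcal V$ and $\mathcal O_\infty=\bigcap\mathcal O_i$. If $x\notin\mathcal O_\infty$, say $x\notin\mathcal O_i$, then $x\notin\mathcal O_j$ and so $x^{-1}\in\mathcal O_j$ for all $\mathcal O_j\subset\mathcal O_i$, and also $x^{-1}\in\mathcal O_i\subset\mathcal O_j$ for the larger ones; so $\mathcal O_\infty$ is a valuation ring. Its maximal ideal is $\bigcup\mathfrak m_i$. Indeed, a nonunit $x\ne0$ of $\mathcal O_\infty$ has $x^{-1}\notin\mathcal O_i$ for some $i$, so $x\in\mathfrak m_i$. Conversely $\mathfrak m_i\subset\mathfrak m_j\subset\mathcal O_j$ if $\mathcal O_j\subset\mathcal O_i$, and $\mathfrak m_i\subset\mathcal O_i\subset\mathcal O_j$ otherwise; so $\mathfrak m_i\subset\mathcal O_\infty$, and its elements are nonunits there. Hence $1+\mathfrak m_\infty\subset S$ and $\mathcal O_\infty\in\mathcal V$. By Zorn there is a minimal $\mathcal O\in\mathcal V$, with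 valuation $v$, maximal ideal $\mathfrak m$ and residue field $f$. Let $k$ be the residue field of $v|_K$. Then $f/k$ is finite. And $k^*=k^{*p}$, since a unit of the valuation ring of $v|_K$ is a $p$-th power in $K$, necessarily of a unit.

**Step 3: $v(F^*)$ is $p$-divisible.** This will let us move $w$ to the residue field. The group $v(K^*)$ is $p$-divisible because $K^*=K^{*p}$, and it has finite index $p^an'$, $p\nmid n'$, in the torsion-free group $v(F^*)$. Let $g\in v(F^*)$. Then $p^an'g\in v(K^*)$, so $p^an'g=p^{a+1}h$ with $h\in v(K^*)$, and $n'g=ph$. As $p\nmid n'$, we get $g\in p\,v(F^*)$.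

**Step 4: the datum on $f$.** By Step 3, $F^*=\mathcal O^*F^{*p}$. Since $w$ kills $F^{*p}$ and $1+\mathfrak m$, it induces a surjection $\bar w:f^*=\mathcal O^*/(1+\mathfrak m)\to W$. With the same $\cup$ this is a Steinberg datum on $f$ with $\bar w(f^{*p})=0$: for (St), lift $\bar a\in f\setminus\{0,1\}$ to $a$, and note that $a$ and $1-a$ are units. Put $\bar S=\ker\bar w\ne f^*$. We check four properties.

**(i) $f$ is infinite.** Otherwise $f^*$ and its quotient $W$ are cyclic, so $\cup=0$ by (Alt), contradicting (ND) and $W\ne0$.

**(ii) The datum on $f$ is irreducible.** Let $W=W_1\oplus W_2$ be a forbidden decomposition for $\bar w$. We show that $w_1=\mathrm{pr}_1\circ w$ satisfies (St) on $F$, contradicting Step 1. Let $a\in F\setminus\{0,1\}$. If $v(a)>0$, then $w(1-a)=0$. If $v(a)<0$, then $1-a=-a(1-a^{-1})$, so $w(1-a)=w(a)$ and (Alt) applies. If $v(a)=0<v(1-a)$, then $a\in1+\mathfrak m$ and $w(a)=0$. If $v(a)=v(1-a)=0$, use (St) for $\mathrm{pr}_1\circ\bar w$ on $f$.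

**(iii) $\operatorname{char}f\ne p$.** Otherwise $k=k^p$ is perfect, so its finite extension $f$ is perfect. Then $f^*=f^{*p}\subset\bar S$ and $W=0$, a contradiction.

**(iv) No nontrivial valuation $u$ of $f$ has $1+\mathfrak m_u\subset\bar S$.** Otherwise consider the valuation ring $\{x\in\mathcal O:\bar x\in O_u\}$, with maximal ideal $\{x\in\mathcal O:\bar x\in\mathfrak m_u\}$. For $x$ in this ideal, $1+x$ is a unit of $\mathcal O$ with residue in $1+\mathfrak m_u\subset\bar S$, so $w(1+x)=0$. So this ring is in $\mathcal V$ and is strictly smaller than $\mathcal O$, a contradiction.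

## 11. A rank-one valuation with residue characteristic $p$

By (i), (ii) and Theorem 4, there is a V-topology on $f$ for which $\bar S$ is open in $f^*$. It is induced by an archimedean absolute value or by a nontrivial valuation $u$.

**Step 1: the archimedean case is impossible.** By Ostrowski, $f$ is then a dense subfield of $\mathbb R$ or $\mathbb C$ with the induced topology. Let $z\in f^*$, with $z>0$ in the real case. Join $1$ to $z$ by a path in $\mathbb R_{>0}$, respectively in $\mathbb C^*$, subdivide it finely, and approximate the intermediate points by elements of $f^*$. We obtain $1=z_0,z_1,\dots,z_N=z$ in $f^*$ with all $z_i/z_{i-1}$ as close to $1$ as we like, hence in the open subgroup $\bar S$. So $z\in\bar S$. Together with $-1\in\bar S$ this gives $\bar S=f^*$, a contradiction.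

**Step 2: pass to rank one.** So we have a nontrivial valuation $u$, and there is $a\in f^*$ with $\gamma=u(a)>0$ and $1+aO_u\subset\bar S$. Recall that a convex subgroup $\Delta$ of $u(f^*)$ gives a coarsening $u'$ of $u$ with value group $u(f^*)/\Delta$ and $\mathfrak m_{u'}=\{x:u(x)>\delta\text{ for all }\delta\in\Delta\}\subset\mathfrak m_u$. Suppose $\gamma$ lies in a proper convex subgroup $\Delta$. Then $u'$ is nontrivial, and $x\in\mathfrak m_{u'}$ implies $u(x)>\gamma$; so $\mathfrak m_{u'}\subset aO_u$ and $1+\mathfrak m_{u'}\subset\bar S$, contradicting (iv). Hence no proper convex subgroup contains $\gamma$. The convex subgroups form a chain, so the union of the proper ones is a convex subgroup that does not contain $\gamma$. It is the largest proper convex subgroup. The corresponding coarsening $u_1$ has rank one, and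
$$1+a\,\mathfrak m_{u_1}\subset1+aO_u\subset\bar S.$$
So $\bar S$ is open in $f^*$ for the topology of $u_1$. Let $\hat f$ be the completion of $f$ at $u_1$.

**Step 3: the residue characteristic of $u_1$ is $p$.** By (iv) there is $x\in\mathfrak m_{u_1}$ with $1+x\notin\bar S$. If the residue characteristic were not $p$, Hensel's lemma for $Y^p-(1+x)$ at the approximate root $1$ would give $1+x=y^p$ with $y\in\hat f$. For $y_0\in f^*$ close enough to $y$, the element $(1+x)/y_0^p$ is close to $1$, hence in $\bar S$; and $y_0^p\in\bar S$. So $1+x\in\bar S$, a contradiction. As $\operatorname{char}f\ne p$ by (iii), it follows that $\operatorname{char}f=0$.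

## 12. The completion is perfectoid, and the symbol vanishes

So far $K^*=K^{*p}$ was used to control value groups and residue fields. Now it says that $k$ has all $p$-th roots, while $u_1$ has residue characteristic $p$.

A *perfectoid field* is a field complete for a non-discrete valuation of rank one, with residue characteristic $p>0$, such that $x\mapsto x^p$ is surjective on its valuation ring modulo $p$. For example, the completion of $\mathbb Q_p(p^{1/p^\infty})$ is perfectoid: it has value group $\mathbb Z[1/p]$, and modulo $p$ every element of its valuation ring is a polynomial in elements $p^{1/p^j}$ over $\mathbb F_p$, hence a $p$-th power.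

**Step 1: $\mathrm{Br}(\hat f)[p]=0$.** The restriction of $u_1$ to $k$ is nontrivial, because $f/k$ is algebraic: if $u_1$ were trivial on $k$, every element of $f$ would be integral over $k\subset O_{u_1}$, and $u_1$ would be trivial. So $u_1|_k$ has rank one and residue characteristic $p$. As $k^*=k^{*p}$, its value group is $p$-divisible, hence non-discrete, and every element of the valuation ring $O_k$ is a $p$-th power in $O_k$. Let $\hat k\subset\hat f$ be the completion of $k$. Every element of $O_{\hat k}$ is congruent modulo $p$ to an element of $O_k$, since $p\ne0$ and $k$ is dense. So $x\mapsto x^p$ is surjective on $O_{\hat k}/p$, and $\hat k$ is perfectoid.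

The compositum $f\hat k\subset\hat f$ is finite over $\hat k$, hence complete, and it contains the dense subfield $f$. So $\hat f=f\hat k$ is finite over $\hat k$. By Scholze (*Perfectoid spaces*, Publ. IHÉS 116 (2012), Thm. 3.7), $\hat f$ is perfectoid, and its absolute Galois group is isomorphic to that of a field $\hat f^\flat$ of characteristic $p$. Fields of characteristic $p$ have $\mathrm{cd}_p\le1$ (Serre, *Galois Cohomology*, II.2.2). So $\mathrm{cd}_p(G_{\hat f})\le1$, and $\mathrm{Br}(\hat f)[p]=H^2(\hat f,\mu_p)=0$.

**Step 2: $\mu_p\subset f$.** This is needed for Kummer theory over $\hat f$. We have $\prod_{i=1}^{p-1}(1-\zeta^i)=p$, which is a unit of $\mathcal O$ since $\operatorname{char}f\ne p$. So $1-\zeta$ is a unit of $\mathcal O$, and the image of $\zeta$ in $f$ is not $1$. It is a primitive $p$-th root of unity.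

**Step 3: extend $\bar w$ to $\hat f$.** For $y\in\hat f^*$ put $\hat w(y)=\bar w(y_0)$ for $y_0\in f^*$ sufficiently close to $y$. This is well defined: if $y_0,y_0'$ are close to $y$, then $y_0/y_0'$ is close to $1$, hence in the open subgroup $\bar S$. It is a homomorphism onto $W$ extending $\bar w$. (St) holds for $\hat w$: if $y\ne0,1$ and $y_0\in f$ is close to $y$, then $1-y_0$ is close to $1-y$. Recall that the Milnor group $K_2(\hat f)$ is the quotient of $\hat f^*\otimes\hat f^*$ by the subgroup generated by the $a\otimes(1-a)$, $a\ne0,1$; the class of $a\otimes b$ is $\{a,b\}$. So there is a homomorphism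
$$h:K_2(\hat f)\to B,\qquad h(\{a,b\})=\hat w(a)\cup\hat w(b),\qquad ph=0,$$
the last because $pW=0$.

**Step 4: the contradiction.** Recall the norm $N_{L/\hat f}:K_2(L)\to K_2(\hat f)$ for finite $L/\hat f$, with the projection formula $N_{L/\hat f}\{a,y\}=\{a,N_{L/\hat f}(y)\}$ for $a\in\hat f^*$, $y\in L^*$. Let $a,b\in\hat f^*$. If $a\in\hat f^{*p}$, then $\hat w(a)\in pW=0$. Otherwise $L=\hat f(\alpha)$ with $\alpha^p=a$ is cyclic of degree $p$ over $\hat f$. By Step 1, $(a,b)=0$ in $\mathrm{Br}(\hat f)$, so $b=N_{L/\hat f}(y)$ for some $y\in L^*$. Then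
$$\{a,b\}=N_{L/\hat f}\{a,y\}=N_{L/\hat f}\{\alpha^p,y\}=p\,N_{L/\hat f}\{\alpha,y\}\in pK_2(\hat f),$$
so $h(\{a,b\})=0$. In both cases $\hat w(a)\cup\hat w(b)=0$. As $\hat w$ is onto, $\cup=0$ on $W$. This contradicts (ND) and $W\ne0$.

This proves Theorem 3. With Proposition 7 it gives Theorem 2 (Section 3), and hence Theorem 1 (Section 2). $\blacksquare$

## 13. Non-Galois $F$, the primes dividing $[C:K]$, and $\mathrm{cd}_p\le1$

Three complements follow from Theorems 1 and 2.

**Complement 11.** *Theorem 1 holds for every finite separable $F/K$, and $C$ can be chosen so that $A$ splits over every field factor of $F\otimes_KC$.*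

**Proof.** For $p\mid n$ let $E$ be as in Section 2. Then $F\otimes_KE$ is a finite product of finite separable extensions of $E$, and $\alpha_p$ becomes zero on each of them by Theorem 2. The idempotents of $F\otimes_KE$ and the splittings involve finitely many elements. So there is a finite $C_p\subset E$ of $p$-power degree over $K$ such that $F\otimes_KC_p$ has as many factors as $F\otimes_KE$ and $\alpha_p$ is zero on each. Let $C$ be the compositum of the $C_p$; its degree divides a power of $n$ as in Section 2. Each field factor of $F\otimes_KC$ contains the image of $F\otimes_KC_p$, which is a field factor of $F\otimes_KC_p$. So all $\alpha_p$ vanish on it. One of the factors is $CF$. $\square$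

**Complement 12.** *Let $F/K$ be finite Galois. Then some $C$ as in Theorem 1 has degree with exactly the prime factors of $\mathrm{per}(A)$, and for every finite separable $C/K$ with $CF$ splitting $A$, $\mathrm{per}(A)$ divides $[C:K]$.*

**Proof.** For a $C$ with $CF$ splitting $A$ we have $\mathrm{per}(A)\mid\mathrm{ind}(A)\mid[CF:F]$. As $F/K$ is Galois, $[CF:C]=[F:F\cap C]$. Computing $[CF:K]$ in two ways gives $[CF:F]=[C:F\cap C]$, which divides $[C:K]$. Conversely, Theorem 1 with $n=\mathrm{per}(A)$ gives a $C$ whose degree involves only primes dividing $\mathrm{per}(A)$; by the first part it involves all of them. $\square$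

**Complement 13.** *Every $p$-closed field $E$ satisfies $\mathrm{cd}_p(G_E)\le1$. Consequently, for any field $K$ and any finite discrete $G_K$-module $M$ of order $m$, every class in $H^2(K,M)$ is killed by a finite separable extension of degree dividing a power of $m$.*

**Proof.** In characteristic $p$ the first claim holds for every field. Otherwise let $E_p$ be the fixed field of a pro-$p$ Sylow subgroup of $G_E$. The degree of $E_p(\mu_p)/E_p$ is a power of $p$ and divides $p-1$, so $\mu_p\subset E_p$. The field $E_p$ is a union of finite separable extensions of $E$. By Theorem 2, $H^2(E_p,\mathbb Z/p)\cong\mathrm{Br}(E_p)[p]=0$. Since $G_{E_p}$ is a pro-$p$ group, $\mathrm{cd}_p(G_{E_p})\le1$, and $\mathrm{cd}_p(G_E)=\mathrm{cd}_p(G_{E_p})$.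

For the second claim decompose $M$ into its $p$-primary parts for $p\mid m$, and the class accordingly. For each $p$ take $E$ as in Section 2. The $p$-part of the class dies in $H^2$ over $E$, because $\mathrm{cd}_p(G_E)\le1$. Hence it dies over a finite subextension, which may be taken of $p$-power degree over $K$. The compositum of these fields over all $p\mid m$ has degree dividing a power of $m$ and kills the class. $\square$
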